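\title{Isolated homoclinic loops of quadratic systems generate at most two limit cycles}

\begin{abstract}
At most three limit cycles bifurcate from an isolated homoclinic loop of a planar quadratic system. We show that three is never attained: exactly one limit cycle bifurcates when the trace $\sigma$ at the saddle is nonzero, exactly two when $\sigma=0$, and both cases occur. The key step is a rigidity statement. If $\sigma=0$ and the integral of the divergence along the loop vanishes, then the system is Hamiltonian or reversible, so the loop is not isolated. The proof writes the loop as a solution of a scalar first-order equation and compares its outgoing half with its incoming half.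
\end{abstract}

\section{The problem and the results}\label{sec:intro}

A \emph{quadratic system} is a planar system
\[
\dot x=P_2(x,y),\qquad \dot y=Q_2(x,y),
\]
where $P_2,Q_2$ are real polynomials with $\max\{\deg P_2,\deg Q_2\}=2$. We identify it with the vector field $X=(P_2,Q_2)$ and with its vector of twelve coefficients; distances between systems are distances between these vectors. A periodic orbit is a \emph{limit cycle} if it has a neighborhood in which it is the $\alpha$-limit set or the $\omega$-limit set of every point. A \emph{homoclinic loop} $L=\Gamma\cup\{O\}$ consists of a hyperbolic saddle $O$ and an orbit $\Gamma$ that tends to $O$ both as $t\to+\infty$ and as $t\to-\infty$. The loop is \emph{isolated} if it is not a limit of periodic orbits of the system, that is, if it does not bound a period annulus.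

Let $L$ be an isolated homoclinic loop of a quadratic system $X_0$. We say that \emph{at least $k$ limit cycles bifurcate from $L$} if for every neighborhood $U$ of $L$ and every $\varepsilon>0$ a single quadratic system within distance $\varepsilon$ of $X_0$ has at least $k$ limit cycles in $U$. The largest such $k$ is the \emph{cyclicity} of $L$. The cyclicity is known to be at most $3$ \cite{Zhu,JR,CG}, and it is asked in \cite{Han} whether $3$ is attained. We show that it is not.

\subsection*{What a third limit cycle would need}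
Let $\lambda_1>0>-\lambda_2$ be the eigenvalues at the saddle and $r=\lambda_2/\lambda_1$. An orbit close to the loop makes a slow passage near the saddle and a fast passage along the rest of $\Gamma$. For the linear saddle $\dot\xi=\xi$, $\dot\zeta=-r\zeta$ the orbit through $(\xi,1)$, $\xi>0$, reaches the line $\xi=1$ at height $\xi^r$. The fast passage is a diffeomorphism between two short transversals, with inverse $g_0+g_1\xi+\cdots$, $g_1>0$, and $g_0=0$ exactly when the loop is unbroken. So periodic orbits near $L$ should correspond to small positive zeros of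
\begin{equation}\label{eq:model}
\xi^r-g_0-g_1\xi .
\end{equation}
The second derivative $r(r-1)\xi^{r-2}$ has no zero when $r\neq1$, so this function has at most two positive zeros. Two small zeros require $r\xi^{r-1}=g_1$ at a small $\xi$. If $r$ stays away from $1$, the left side is close to $0$ or to $\infty$, so there is at most one small zero. If $r$ is close to $1$ and $g_1$ stays away from $1$, the critical point $(g_1/r)^{1/(r-1)}$ is small for one sign of $r-1$, and two small zeros can occur. If $r$ and $g_1$ are both close to $1$, the terms $\xi^r$ and $g_1\xi$ almost cancel, the neglected terms decide, and only then is there room for a third zero.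

For the unperturbed system, $r=1$ means that the trace $\sigma=\operatorname{div}X_0(O)=\lambda_1-\lambda_2$ vanishes. In that case put
\[
\beta=\int_\Gamma \operatorname{div}X_0\,dt .
\]
The integral converges, because $\operatorname{div}X_0$ is an affine function vanishing at $O$ and $\Gamma(t)\to O$ exponentially. We shall see that $g_1=e^{-\beta}$. The problem therefore comes down to this: is there an \emph{isolated} loop with $\sigma=0$ and $\beta=0$?

Section~\ref{sec:normal} shows that for $\sigma=0$ a linear change of coordinates and a constant change of time scale bring $X_0$ to the form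
\begin{equation}\label{eq:normal}
\begin{gathered}
\dot x=H_y+\ell x,\qquad \dot y=-H_x+\ell y,\\
H=xy-(x^3+ax^2y+bxy^2+y^3),\qquad \ell=\ell_0x+\ell_1y,
\end{gathered}
\end{equation}
with $\Gamma$ in the open first quadrant, leaving $O$ along the positive $x$-axis and returning along the positive $y$-axis. There are four parameters. The existence of the loop is one condition and $\beta=0$ is a second, so one expects a two-parameter set of solutions. Two two-parameter families are visible at once: the Hamiltonian systems $\ell\equiv0$, and the systems with $a=b$, $\ell=\ell_0(x-y)$, which are reversible. In both the loop is not isolated. The count leaves room for a further two-parameter family of isolated loops with $\beta=0$, and so it suggests that $3$ might well be attained. There is no such family.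

\begin{theorem}\label{thm:beta}
Let $L$ be a homoclinic loop of a quadratic system $X_0$ with $\sigma=0$. The following are equivalent:
\begin{enumerate}
\item[(i)] $L$ is not isolated;
\item[(ii)] $\beta=0$;
\item[(iii)] in \eqref{eq:normal}, either $\ell\equiv0$ (the system is Hamiltonian), or $a=b$ and $\ell=\ell_0(x-y)$ (the system is reversible under $(x,y,t)\mapsto(y,x,-t)$).
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:cycl}
Let $L$ be a homoclinic loop of a quadratic system $X_0$. If $\sigma\neq0$, then $L$ is isolated and its cyclicity is exactly $1$. If $\sigma=0$ and $L$ is isolated, its cyclicity is exactly $2$. Both cases occur. Hence the maximal cyclicity of isolated homoclinic loops of quadratic systems is $2$, and $3$ is not attained.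
\end{theorem}

The heart of the paper is the implication (ii)$\Rightarrow$(iii), which occupies Sections~\ref{sec:shape}--\ref{sec:B}. The loop is star-shaped with respect to $O$, so it is the graph of a solution of a scalar equation on a half-line with prescribed behavior at both ends. Section~\ref{sec:model} shows the mechanism for nearly Hamiltonian systems, where that solution is explicit to first order; Sections~\ref{sec:A} and~\ref{sec:B} remove the smallness assumption. Sections~\ref{sec:return}--\ref{sec:proofs} make the discussion of \eqref{eq:model} rigorous. Affine changes of coordinates and positive constant changes of time scale act homeomorphically on the space of quadratic systems and preserve $\beta$, the sign of $\sigma$, isolation and cyclicity; we use them freely.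

\section{The loop is star-shaped}\label{sec:shape}

\subsection*{Two standard tools}
\emph{Invariant manifolds.} Let $X_\mu$ be a smooth family of planar vector fields and let $X_0$ have a hyperbolic saddle $O$. For small $\mu$ there is a saddle $O_\mu$ with eigenvalues $\lambda_1(\mu)>0>-\lambda_2(\mu)$, and its local unstable and stable manifolds are curves through $O_\mu$, tangent to the eigendirections, that are graphs of functions smooth jointly in the coordinate and in $\mu$. An orbit that tends to $O_\mu$ as $t\to-\infty$ (respectively $t\to+\infty$) lies on the local unstable (stable) manifold for large $|t|$. On the unstable manifold the flow reads $\dot\xi=\lambda_1\xi+\xi^2g(\xi,\mu)$, and the coordinate $\xi_1=\xi\exp\bigl(-\int_0^\xi g/(\lambda_1+sg)\,ds\bigr)$ satisfies $\dot\xi_1=\lambda_1\xi_1$. Hence there are smooth parametrizations $\pi^u(\xi,\mu)$, $\pi^s(\zeta,\mu)$ of the two manifolds with $\pi^{u}(0,\mu)=\pi^s(0,\mu)=O_\mu$ such that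
\begin{equation}\label{eq:param}
t\mapsto \pi^u(e^{\lambda_1t}\xi,\mu)\quad(t\le0),\qquad t\mapsto\pi^s(e^{-\lambda_2t}\zeta,\mu)\quad(t\ge0)
\end{equation}
are solutions of $X_\mu$.

\emph{Transversal displacement.} Write $\mathbf a\wedge \mathbf b=a_1b_2-a_2b_1$. Let $p(t)$ be a solution of a planar field $X$ and let $\dot{\mathbf w}=DX(p)\,\mathbf w+V(t)$. The vector $X(p(t))$ solves the same equation with $V=0$, and $A\mathbf a\wedge \mathbf b+\mathbf a\wedge A\mathbf b=(\operatorname{tr}A)\,\mathbf a\wedge\mathbf b$ for every $2\times2$ matrix $A$. Therefore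
\begin{equation}\label{eq:wedge}
\frac{d}{dt}\,(X\wedge\mathbf w)=(\operatorname{div}X)\,(X\wedge\mathbf w)+X\wedge V .
\end{equation}

\subsection*{The shape of the loop}
In this section $\sigma$ is arbitrary. Put $O$ at the origin and diagonalize the linear part:
\[
\dot x=\lambda_1x+P(x,y),\qquad \dot y=-\lambda_2y+Q(x,y),
\]
with $P,Q$ quadratic forms. After reflections in the axes, $\Gamma$ leaves $O$ tangentially to the positive $x$-axis and returns tangentially to the positive $y$-axis. Let $K=xQ-yP$, a cubic form, and let $(s,\theta)$ be polar coordinates. From $s^2\dot\theta=x\dot y-y\dot x$ we get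
\begin{equation}\label{eq:theta}
\dot\theta=-(\lambda_1+\lambda_2)\cos\theta\sin\theta+s\,K(\cos\theta,\sin\theta).
\end{equation}
On each ray from $O$ the right side is an affine function of $s$. This is the property of quadratic systems that controls the shape of the loop; for a system of degree $n$ it would be a polynomial of degree $n-1$ in $s$ and could change sign several times.

\begin{lemma}\label{lem:shape}
The orbit $\Gamma$ lies in the open first quadrant, $\dot\theta>0$ on $\Gamma$, and $\theta$ maps $\Gamma$ diffeomorphically onto $(0,\pi/2)$. Moreover $K>0$ on the closed first quadrant minus $O$. If $\Gamma$ is written as $s=s_\Gamma(\theta)$, the interior of $L$ is $\{0<\theta<\pi/2,\ 0<s<s_\Gamma(\theta)\}$.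
\end{lemma}

\begin{proof}
\emph{Position.} Let $Q_0=Q(1,0)$ and $P_0=P(0,1)$. On the $x$-axis $\dot y=Q_0x^2$. If $Q_0=0$, the $x$-axis is invariant and contains the unstable manifold, hence $\Gamma$, which cannot then return along the $y$-axis. So $Q_0\ne0$, and away from $O$ the $x$-axis is crossed in one direction only. Inserting $y=\alpha x^2+\cdots$ in the system gives $2\lambda_1\alpha=-\lambda_2\alpha+Q_0$, so the unstable manifold is
\begin{equation}\label{eq:Wu}
y=\frac{Q_0}{2\lambda_1+\lambda_2}\,x^2+O(x^3).
\end{equation}
If $Q_0<0$, then $\Gamma$ starts in $y<0$ and crossings are downward, so it never reaches $y>0$, where it ends. Thus $Q_0>0$: $\Gamma$ starts in $y>0$, crossings are upward, and $\Gamma$ stays in $y>0$. On the $y$-axis $\dot x=P_0y^2$, where $P_0\neq0$ for the same reason, and the stable manifold is $x=-\frac{P_0}{\lambda_1+2\lambda_2}y^2+O(y^3)$. If $P_0>0$, then $\Gamma$ starts in $x>0$ and ends in $x<0$, while crossings go to the right; this is impossible. So $P_0<0$ and crossings go to the left. Since $\Gamma$ ends in $x>0$, it is never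 in $x\le0$. Note that $K(1,0)=Q_0>0$ and $K(0,1)=-P_0>0$.

\emph{Monotonicity.} Along $\Gamma$, $\theta\to0$ as $t\to-\infty$ and $\theta\to\pi/2$ as $t\to+\infty$. Suppose $\dot\theta<0$ on some time interval. Its image under $\theta$ is an interval, and by Sard's theorem it contains a regular value $\varphi\in(0,\pi/2)$ of $\theta|_\Gamma$. The times with $\theta=\varphi$ form a compact discrete set, hence a finite one. At these times $\theta-\varphi$ changes sign, from negative at the start to positive at the end, so their number is odd; since $\dot\theta<0$ at one of them, there are at least three.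

Order the crossing points on the ray $\theta=\varphi$ by their distance from $O$. For a point $z$ of the ray not on $L$, the winding number of $L$ around $z$ equals the algebraic number of crossings of $L$ with the part of the ray beyond $z$, that is, the sum of $\operatorname{sgn}\dot\theta$ over the crossing points farther from $O$ than $z$. By the Jordan curve theorem the complement of $L$ has two components, so the winding number takes only two values. As $z$ moves along the ray it jumps by $\pm1$ at each crossing point; hence the signs of $\dot\theta$ at consecutive crossing points alternate. But by \eqref{eq:theta} $\dot\theta$ is affine along the ray and changes sign at most once. So there are at most two crossing points, a contradiction.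

Thus $\dot\theta\ge0$ on $\Gamma$. If $\dot\theta=0$ at some time, then $\dot\theta$ has a minimum there and $\ddot\theta=0$. Differentiating \eqref{eq:theta} where $\dot\theta=0$ gives $\ddot\theta=\dot s\,K(\cos\theta,\sin\theta)$. Here $K=(\lambda_1+\lambda_2)\cos\theta\sin\theta/s>0$ by \eqref{eq:theta}, and $\dot s\ne0$ because the velocity is nonzero and radial. This contradiction shows $\dot\theta>0$.

So $\theta$ is a diffeomorphism of $\Gamma$ onto $(0,\pi/2)$, and \eqref{eq:theta} with $\dot\theta>0$ gives $K(\cos\theta,\sin\theta)>0$ for every $\theta\in(0,\pi/2)$. The set in the last assertion is bounded, open, connected, disjoint from $L$, and its boundary lies in $L$ because $s_\Gamma\to0$ at both ends. Hence it is the bounded component of the complement of $L$.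
\end{proof}

\section{The normal form and the scalar equation for $\sigma=0$}\label{sec:normal}

From here to the end of Section~\ref{sec:B} we assume $\sigma=0$, and we scale time so that $\lambda_1=\lambda_2=1$. The divergence is a linear form; write it as $3\ell$ with $\ell=\ell_0x+\ell_1y$. The radial field $\ell\cdot(x,y)$ has divergence $2\ell+x\ell_x+y\ell_y=3\ell$, so $X_0-\ell\cdot(x,y)$ is divergence-free: $\dot x=H_y+\ell x$, $\dot y=-H_x+\ell y$ with $H=xy-C$ and $C$ a cubic form. By Euler's identity $x\dot y-y\dot x=-(xH_x+yH_y)=-2xy+3C$, so $K=3C$. By Lemma~\ref{lem:shape} the coefficients $a_1,a_2$ of $x^3,y^3$ in $C$ are positive. The scaling $x\mapsto\alpha x$, $y\mapsto\alpha'y$ replaces $H(x,y)$ by $H(\alpha x,\alpha'y)/(\alpha\alpha')$ and $a_1,a_2$ by $a_1\alpha^2/\alpha'$, $a_2\alpha'^2/\alpha$. Both equal $1$ exactly when $\alpha^3=1/(a_1^2a_2)$ and $\alpha'=a_1\alpha^2$. This gives \eqref{eq:normal}.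

\subsection*{Hyperbolic polar coordinates}
The linear part preserves $xy$, and $\Gamma$ is a graph over the slope $y/x$. So in the open first quadrant we use
\[
u=\sqrt{xy},\qquad v=\sqrt{y/x},\qquad z=1/u,\qquad\text{so that}\quad x=u/v,\quad y=uv,
\]
and we put
\[
\psi(v)=v^{-3}+av^{-1}+bv+v^3,\qquad \Lambda(v)=2(\ell_1v-\ell_0/v).
\]
Then $C=u^3\psi(v)$, $H=u^2-u^3\psi(v)$ and $\ell=u(\ell_0/v+\ell_1v)=\frac12uv\Lambda'(v)$. We have
\[
2v\dot v=\frac{x\dot y-y\dot x}{x^2}=v^2(3u\psi-2),\qquad
2u\dot u=yH_y-xH_x+2\ell u^2=-vu^3\psi'+vu^3\Lambda',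
\]
where we used $yH_y-xH_x=v\,\partial_vH$. In terms of $z$,
\begin{equation}\label{eq:vz}
\dot v=\frac{v}{2z}\,\Omega,\qquad \Omega:=3\psi-2z,\qquad \dot z=\frac v2\,(\psi'-\Lambda').
\end{equation}
The reason for passing to $z=1/u$ is visible here: $\dot z$ depends on $v$ alone.

\begin{lemma}\label{lem:scalar}
We have $\psi>0$ on $(0,\infty)$. The orbit $\Gamma$ is a curve $z=z(v)$, $0<v<\infty$, on which $\Omega>0$ and
\begin{equation}\label{eq:scalar}
\Omega\,\frac{dz}{dv}=z\,(\psi'-\Lambda'),\qquad \frac{dH}{dv}=-u^3\Lambda',\qquad \beta=3\int_0^\infty\frac{\Lambda'}{\Omega}\,dv ,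
\end{equation}
the integral being absolutely convergent. As $v\to0$ and as $v\to\infty$,
\begin{equation}\label{eq:ends}
\frac z\psi\to1,\qquad\frac\Omega\psi\to1,\qquad H\to0,\qquad H\psi^2\to0 .
\end{equation}
\end{lemma}

\begin{proof}
Lemma~\ref{lem:shape} gives $C>0$ in the quadrant, hence $\psi>0$, and $\dot\theta>0$ on $\Gamma$, hence $\dot v>0$ and $\Omega>0$; also $v$ runs through $(0,\infty)$. The first identity is the quotient of the two equations in \eqref{eq:vz}. For the second, divide $\dot H=\ell\,(xH_x+yH_y)=\frac12uv\Lambda'\,u^2(2-3u\psi)$ by $\dot v=\frac v2(3u\psi-2)$. For the third, $3\ell\,dt=3\,\frac{v\Lambda'}{2z}\cdot\frac{2z}{v\Omega}\,dv$.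

On $y=0$ we have $\dot y=3x^2$, so \eqref{eq:Wu} reads $y=x^2+O(x^3)$. Hence $v^2\sim x$ and $u=xv\sim v^3$ as $v\to0$. In the same way the stable manifold is $x=y^2+O(y^3)$, so $v^{-2}\sim y$ and $u=y/v\sim v^{-3}$ as $v\to\infty$. Since $\psi\sim v^{-3}$ at $0$ and $\psi\sim v^3$ at $\infty$, we get $u\psi\to1$, which gives the first two limits and $H\psi^2=(u\psi)^2-(u\psi)^3\to0$. Finally $\Lambda'=2(\ell_1+\ell_0v^{-2})$, so $\Lambda'/\Omega$ is $O(v)$ at $0$ and $O(v^{-3})$ at $\infty$.
\end{proof}

The existence of the loop enters Sections~\ref{sec:A} and \ref{sec:B} only through this lemma: there is a solution of the scalar equation with $\Omega>0$ on all of $(0,\infty)$ and with the asymptotics \eqref{eq:ends} at \emph{both} ends.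

\subsection*{The line of zero divergence}
Assume $\ell\not\equiv0$. Since $H\to0$ at both ends, $\int_0^\infty u^3\Lambda'\,dv=0$. So $\Lambda'=2(\ell_1+\ell_0v^{-2})$ changes sign, and $\ell_0\ell_1<0$. Put $c=-2\ell_0\ne0$ and $\rho=-\ell_0/\ell_1>0$. The number $\rho$ is the slope of the line $\operatorname{div}X_0=0$, and
\begin{equation}\label{eq:Lambda}
\Lambda=c\,\Bigl(\frac v\rho+\frac1v\Bigr),\qquad \Lambda'=c\,\Bigl(\frac1\rho-\frac1{v^2}\Bigr).
\end{equation}

\subsection*{The symmetry}
The change $(x,y,t)\mapsto(y,x,-t)$ turns \eqref{eq:normal} into a system of the same form, with $H(x,y)$ replaced by $H(y,x)$ and $\ell(x,y)$ by $-\ell(y,x)$. The image of $\Gamma$ again leaves along the positive $x$-axis and returns along the positive $y$-axis. On the data it acts by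
\begin{equation}\label{eq:sym}
v\mapsto 1/v,\quad a\leftrightarrow b,\quad (\ell_0,\ell_1)\mapsto(-\ell_1,-\ell_0),\quad \rho\mapsto1/\rho,\quad c\mapsto c/\rho,\quad\beta\mapsto-\beta .
\end{equation}
The system is fixed by it exactly when $a=b$ and $\ell_1=-\ell_0$; for $\ell\not\equiv0$ the second condition is $\rho=1$.

\section{The level sets of $\psi$}\label{sec:levels}

To compare the two halves of the loop we need to pair their points. One natural pairing matches points with the same value of $\psi$, since $\psi$ is the only function of $v$ in $\Omega$. This section is about $\psi$ alone.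

\begin{lemma}\label{lem:levels}
Let $\psi>0$ on $(0,\infty)$ and $a>b$.
\begin{enumerate}
\item[(a)] There is $v_c>1$ with $\psi'<0$ on $(0,v_c)$ and $\psi'>0$ on $(v_c,\infty)$. Let $\psi_m=\psi(v_c)$. For $\eta>\psi_m$ the equation $\psi(v)=\eta$ has two solutions $v_1(\eta)<v_c<v_2(\eta)$, smooth in $\eta$.
\item[(b)] The functions $A=v_2-v_1$ and $B=1/v_1-1/v_2$ are positive, and $dA/d\eta>0$, $dB/d\eta>0$.
\item[(c)] The product $w=v_1v_2=A/B$ satisfies $dw/d\eta<0$ and decreases from $v_c^2$ to $1$ on $(\psi_m,\infty)$. Moreover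
\begin{equation}\label{eq:m}
A^2=w\,m(w),\qquad B^2=\frac{m(w)}w,\qquad m(w):=\frac{w(a-bw)}{w^3-1}-3,
\end{equation}
and $m>0$ on $(1,v_c^2)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) We have $v^4\psi'(v)=3s^3+bs^2-as-3$ with $s=v^2$. This cubic is negative at $0$ and positive for large $s$, so the number of positive roots, counted with multiplicity, is odd. If it were three, their product would be $1$, and the inequality of arithmetic and geometric means, applied to the roots and to their pairwise products, would give $-b/3\ge3$ and $-a/3\ge3$. Then $\psi(1)=2+a+b<0$, contrary to $\psi>0$. So there is one simple positive root $v_c^2$. Since $\psi'(1)=b-a<0$, we have $v_c>1$.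

(b) An index $i$ denotes evaluation at $v_i(\eta)$. From $dv_i/d\eta=1/\psi_i'$ and $\psi_1'<0<\psi_2'$ we see that $v_2$ and $1/v_1$ increase while $v_1$ and $1/v_2$ decrease, all with nonzero derivative.

(c) Divide $\psi_1-\psi_2=0$ by $A$ and use $v_2^3-v_1^3=A(A^2+3w)$:
\begin{equation}\label{eq:pair}
(A^2+3w)(w^{-3}-1)+\frac aw-b=0 .
\end{equation}
For $w=1$ this would give $a=b$; so $w\ne1$. As $\eta\to\psi_m$, $w\to v_c^2>1$, hence $w>1$ for all $\eta$ by continuity. Solving \eqref{eq:pair} for $A^2$ gives \eqref{eq:m}, and $m(w(\eta))>0$. Now $v_1=\frac12(\sqrt{A^2+4w}-A)$ with $A=\sqrt{wm(w)}$ is a smooth function of $w$ on the open set $\{w>1,\ m(w)>0\}$, so $\eta=\psi(v_1)=E(w(\eta))$ with $E$ smooth. Differentiating, $1=E'(w)\,dw/d\eta$, so $dw/d\eta$ never vanishes. As $\eta\to\infty$, $v_1\sim\eta^{-1/3}$ and $v_2\sim\eta^{1/3}$, so $w\to1<v_c^2$. Hence $w$ decreases and its range is $(1,v_c^2)$.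
\end{proof}

\section{Nearly Hamiltonian loops}\label{sec:model}

When $\ell$ is small the loop is known to first order, and the mechanism behind Theorem~\ref{thm:beta} can be seen by hand. The construction also supplies the examples required in Theorem~\ref{thm:cycl}.

Fix $a,b$ with $\psi>0$ on $(0,\infty)$. For $\ell\equiv0$ the curve $z=\psi(v)$ is invariant under \eqref{eq:vz}: on it $\Omega=\psi$, $\dot v=v/2$ and $\dot z=\psi'\dot v$. With $v=e^{t/2}$, $x=1/(v\psi)$, $y=v/\psi$ we obtain the solution
\[
\Gamma_0(t)=\frac{(e^t,\;e^{2t})}{1+ae^t+be^{2t}+e^{3t}},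
\]
which tends to $O$ at both ends, tangentially to the positive half-axes. It is a homoclinic orbit.

\begin{proposition}\label{prop:model}
Let $\psi>0$ on $(0,\infty)$, and for $k\in\mathbb R$ and $n=1,3$ put $I_n(k)=\int_0^\infty\psi^{-n}(k-v^{-2})\,dv$. Let $k_0>0$ be the zero of $I_3$.
\begin{enumerate}
\item[(a)] There is a smooth function $k(\nu)$ with $k(0)=k_0$ such that for all small $\nu$ the system \eqref{eq:normal} with $\ell=\nu\,(x-k(\nu)y)$ has a homoclinic loop near $\Gamma_0$, and $\beta/\nu\to-6I_1(k_0)$ as $\nu\to0$.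
\item[(b)] If $a>b$, then $1<1/k_0<v_c^2$ and $I_1(k_0)<0$.
\end{enumerate}
\end{proposition}

\begin{proof}
(a) Consider \eqref{eq:normal} with $\ell=\nu(x-ky)$. The saddle stays at $O$ with eigenvalues $\pm1$. Since $\Gamma_0$ crosses the diagonal $v=1$ transversally, the solutions \eqref{eq:param}, continued over a finite time interval, meet the diagonal near $\Gamma_0(0)$ at points depending smoothly on $(\nu,k)$. Let $H^u,H^s$ be the values of $H$ at these points. On the diagonal $\partial_uH=u(2-3u\psi)$, which equals $-u\neq0$ at $\Gamma_0(0)$; so the two points coincide, and a loop exists, if and only if $S=H^u-H^s$ vanishes. The function $S$ is smooth and $S(0,k)=0$, so $S=\nu\tilde S$ with $\tilde S$ smooth. Integrating $\dot H=\nu(x-ky)(xH_x+yH_y)$ from $O$ to the diagonal along the unstable separatrix and from the diagonal to $O$ along the stable one, we see that for $\nu\ne0$, $\tilde S$ is the integral of $(x-ky)(xH_x+yH_y)\,dt$ over the two arcs. By \eqref{eq:param} the arcs converge to $\Gamma_0$ as $\nu\to0$ and are bounded by a constant times $e^{-|t|}$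 uniformly. So we may pass to the limit under the integral. On $\Gamma_0$ we have $xH_x+yH_y=u^2(2-3u\psi)=-\psi^{-2}$, $x-ky=\psi^{-1}(v^{-1}-kv)$ and $dt=2\,dv/v$. Hence $\tilde S(0,k)=2I_3(k)$, which is affine in $k$ with positive slope. The implicit function theorem gives $k(\nu)$. By the same dominated convergence, $\beta/\nu=3\int_\Gamma(x-k(\nu)y)\,dt\to6\int_0^\infty\psi^{-1}(v^{-2}-k_0)\,dv$.

(b) A primitive of $k-v^{-2}$ is $kv+1/v$, and $\psi^{-n}(kv+1/v)\to0$ at both ends. Integrate by parts and use $\eta=\psi(v)$ as the variable on $(0,v_c]$ and on $[v_c,\infty)$: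
\[
I_n(k)=n\int_0^\infty\psi^{-n-1}\psi'\Bigl(kv+\frac1v\Bigr)dv=n\int_{\psi_m}^\infty\eta^{-n-1}\,\delta_k(\eta)\,d\eta,
\]
where $\delta_k=kA-B=B\,(kw-1)$. Since $I_3(k_0)=0$, the function $\delta_{k_0}$ changes sign. By Lemma~\ref{lem:levels}(c) this forces $1<1/k_0<v_c^2$, and $\delta_{k_0}$ is positive for $\eta<\eta_*$ and negative for $\eta>\eta_*$, where $w(\eta_*)=1/k_0$. Therefore
\[
I_1(k_0)=I_1(k_0)-\tfrac13\eta_*^2I_3(k_0)=\int_{\psi_m}^\infty(\eta^2-\eta_*^2)\,\eta^{-4}\,\delta_{k_0}(\eta)\,d\eta<0 .\qedhere
\]
\end{proof}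

Here $\rho=1/k$ and $c=-2\nu$. So for $a>b$ and small $\ell$ the existence of the loop forces $\rho>1$, and $\beta$ has the sign of $-c$. The reason is that both conditions, ``the loop exists'' and ``$\beta=0$'', ask that one function with a single sign change have zero integral against two weights, $\eta^{-4}$ and $\eta^{-2}$, whose ratio is monotone; this cannot hold for both. For $a=b$ the substitution $v\mapsto1/v$ gives $I_n(1)=0$, so both conditions hold with $k_0=1$, in agreement with the reversible case.

For general $\ell$ the function $z(v)$ is unknown and the weights are no longer explicit. The two conclusions, $\rho>1$ and $\operatorname{sgn}\beta=-\operatorname{sgn}c$, remain true, but they must be proved by differential inequalities, and they need two different pairings of the halves of the loop.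

\section{The position of the line of zero divergence}\label{sec:A}

\begin{proposition}\label{prop:A}
Let $\sigma=0$ and $\ell\not\equiv0$. Then either $a=b$ and $\rho=1$, or $(a-b)(\rho-1)>0$.
\end{proposition}

The statement measures the distance from the reversible case, so we use the pairing $v\leftrightarrow1/v$ given by the symmetry. The quantity to compare is $H$: it tends to $0$ at both ends, and the two halves must give it the same value on the diagonal.

\begin{proof}
If the assertion fails, then $(a-b)(\rho-1)\le0$ and the two factors are not both zero. By \eqref{eq:sym} we may assume $a\ge b$, $\rho\le1$, with at least one strict inequality.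

\emph{A closed equation for $H$.} For fixed $\psi>0$ the map $u\mapsto u^2-\psi u^3$ has derivative $u(2-3\psi u)$ and decreases from $4/(27\psi^2)$ to $-\infty$ on $(2/(3\psi),\infty)$. Let $u_*(h,\psi)$ be its inverse, defined for $h<4/(27\psi^2)$, and let $F=u_*^3>0$. Implicit differentiation gives
\[
F_h=-\frac{3u_*}{3\psi u_*-2}<0,\qquad F_\psi=-\frac{3u_*^4}{3\psi u_*-2}<0 .
\]
On $\Gamma$ the inequality $\Omega>0$ says $u>2/(3\psi)$, so $u=u_*(H,\psi)$, and \eqref{eq:scalar} becomes $H'=-\Lambda'F(H,\psi)$.

\emph{Folding.} For $v\in(0,1]$ put $H_1(v)=H(v)$, $H_2(v)=H(1/v)$, $\psi^*(v)=\psi(1/v)$. By \eqref{eq:Lambda},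
\[
H_1'=k_1F(H_1,\psi),\quad H_2'=k_2F(H_2,\psi^*),\quad k_1=c\Bigl(\frac1{v^2}-\frac1\rho\Bigr),\quad k_2=c\Bigl(\frac1{\rho v^2}-1\Bigr).
\]
On $(0,1)$ the assumptions give
\[
\psi-\psi^*=(a-b)\Bigl(\frac1v-v\Bigr)\ge0,\qquad \frac{k_2}c>0,\qquad \frac{k_2-k_1}c=\Bigl(\frac1\rho-1\Bigr)\Bigl(1+\frac1{v^2}\Bigr)\ge0 .
\]
Since $H_1<4/(27\psi^2)\le4/(27\psi^{*2})$, the function $F(H_1,\cdot)$ is defined on $[\psi^*,\psi]$; since also $H_2<4/(27\psi^{*2})$, the function $F(\cdot,\psi^*)$ is defined between $H_1$ and $H_2$. So $W=H_1-H_2$ satisfies the linear equation $W'=\kappa W+j$ with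
\[
j=k_1F(H_1,\psi)-k_2F(H_1,\psi^*),\qquad \kappa=k_2\int_0^1F_h\bigl(H_2+\vartheta W,\psi^*\bigr)\,d\vartheta ,
\]
both continuous on $(0,1]$.

\emph{The forcing term has a sign:} $j/c<0$ on $(0,1)$. Where $k_1/c\le0$, the first term of $j/c$ is nonpositive and the second is negative. Where $k_1/c>0$,
\[
\frac{k_1}cF(H_1,\psi)\le\frac{k_1}cF(H_1,\psi^*)\le\frac{k_2}cF(H_1,\psi^*),
\]
the first inequality being strict if $a>b$ and the second if $\rho<1$.

\emph{The coefficient $\kappa$ is integrable at $0$.} Let $v\to0$. By \eqref{eq:ends} and $\psi/\psi^*\to1$, we have $h\psi^{*2}\to0$ uniformly for $h$ between $H_1$ and $H_2$. The number $\psi^*u_*(h,\psi^*)$ is the root larger than $\frac23$ of $y^2-y^3=h\psi^{*2}$, so it tends to $1$. Hence $F_h=O(1/\psi^*)=O(v^3)$, and $\kappa=O(v)$ because $k_2=O(v^{-2})$.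

\emph{Conclusion.} The function $cW\exp(-\int_0^v\kappa)$ has derivative $cj\exp(-\int_0^v\kappa)<0$ on $(0,1)$ and tends to $0$ as $v\to0$, because $H\to0$ at both ends of $\Gamma$. So $cW(1)<0$. But $W(1)=H(1)-H(1)=0$.
\end{proof}

\section{The integral of the divergence}\label{sec:B}

\begin{proposition}\label{prop:B}
Let $\sigma=0$, $\ell\not\equiv0$, $a>b$ and $\rho>1$. Then $\beta\ne0$; in fact $\operatorname{sgn}\beta=-\operatorname{sgn}c$.
\end{proposition}

We now pair the points $v_1(\eta)$ and $v_2(\eta)$ of Lemma~\ref{lem:levels}; an index $i$ denotes evaluation at $v_i(\eta)$, so $\Omega_i=3\eta-2z_i>0$. The proof has three steps: $\beta$ is a weighted integral of $z_1-z_2$; this difference solves a linear equation whose forcing term has the sign of $d(\Lambda_2-\Lambda_1)/d\eta$; and that derivative changes sign at most once.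

\subsection*{Step 1: a formula for $\beta$}
By the first identity in \eqref{eq:scalar},
\[
\frac{\Lambda'}\Omega=\frac{\psi'}\Omega-\frac{z'}z=\psi'\Bigl(\frac1\Omega-\frac1\psi\Bigr)-\Bigl(\ln\frac z\psi\Bigr)' .
\]
The left side is absolutely integrable, and $\ln(z/\psi)$ is continuous and tends to $0$ at both ends by \eqref{eq:ends}. So the integrals of $\psi'(\frac1\Omega-\frac1\psi)$ over $(0,v_c]$ and $[v_c,\infty)$ converge separately, and their sum is $\beta/3$. With $\eta=\psi(v)$ as the variable on each half, the terms $1/\psi$ cancel: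
\begin{equation}\label{eq:betaZ}
\beta=3\int_{\psi_m}^\infty\Bigl(\frac1{\Omega_2}-\frac1{\Omega_1}\Bigr)d\eta=-6\int_{\psi_m}^\infty\frac{Z}{\Omega_1\Omega_2}\,d\eta,\qquad Z:=z_1-z_2 .
\end{equation}
It suffices to show that $cZ>0$ for all $\eta>\psi_m$.

\subsection*{Step 2: a linear equation for $Z$}
Let $n_i=\Lambda_i'/\psi_i'=d\Lambda_i/d\eta$. By \eqref{eq:scalar}, $dz_i/d\eta=(1-n_i)z_i/\Omega_i$. Since $z_1/\Omega_1-z_2/\Omega_2=3\eta Z/(\Omega_1\Omega_2)$,
\begin{equation}\label{eq:Z}
\frac{dZ}{d\eta}=\kappa Z+\frac{z_2}{\Omega_2}\,\frac{d\delta}{d\eta},\qquad \kappa=(1-n_1)\frac{3\eta}{\Omega_1\Omega_2},\qquad \delta=\Lambda_2-\Lambda_1 .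
\end{equation}
By \eqref{eq:Lambda}, $\delta=c\,(A/\rho-B)$; up to the factor $c$ this is the function $\delta_k$ of Section~\ref{sec:model}. There $z_2/\Omega_2=1$, an integration by parts was available, and the sign changes of $\delta$ sufficed. Now the derivative of $\delta$ is multiplied by a weight about which we know only that it is positive, so we must count the sign changes of $d\delta/d\eta$ itself. We have
\begin{equation}\label{eq:q}
\frac{d\delta}{d\eta}=\frac c\rho\,\frac{dB}{d\eta}\,(q-\rho),\qquad q:=\frac{dA/d\eta}{dB/d\eta}>0 .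
\end{equation}

\subsection*{Step 3: $q-\rho$ changes sign at most once}
By Lemma~\ref{lem:levels}(c) we may regard $A$, $B$, $q$ as functions of $w\in(1,v_c^2)$. In this step a prime denotes $d/dw$.

\begin{lemma}\label{lem:q}
At every point of $(1,v_c^2)$ where $q>1$ we have $dq/dw>0$.
\end{lemma}

\begin{proof}
Put $p=w^3-1>0$ and $f=bw^2+6w^3+3$. From $m+3=(aw-bw^2)/p$,
\[
wm'=(m+3)-\frac{bw^2}p-\frac{3w^3(m+3)}p=-\frac{(2w^3+1)(m+3)+bw^2}p ,
\]
and $wf'=2bw^2+18w^3$. Thus
\begin{equation}\label{eq:mf}
wm'=-\frac{f+(2w^3+1)m}p,\qquad wf'=2f+6p .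
\end{equation}
The parameters $a,b$ have disappeared from these relations. Logarithmic differentiation of \eqref{eq:m} gives $A'=\frac A{2wm}(m+wm')$ and $B'=\frac B{2wm}(wm'-m)$. By \eqref{eq:mf}, $m+wm'=-N/p$ and $wm'-m=-M/p$ with
\[
N=f+(w^3+2)\,m,\qquad M=f+3w^3m .
\]
Since $A$ and $B$ increase in $\eta$ and $dw/d\eta<0$, we have $A',B'<0$, that is, $N,M>0$. As $A/B=w$,
\[
q=\frac{wN}M,\qquad \frac{wq'}q=\frac{NM+w(N'M-NM')}{NM}.
\]
Insert $wN'=wf'+3w^3m+(w^3+2)wm'$ and $wM'=wf'+9w^3m+3w^3\,wm'$, and use $M-N=2pm$, $(w^3+2)M-3w^3N=-2pf$, $M-3N=-2f-6m$: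
\begin{align*}
w(N'M-NM')&=2pm\,wf'-2pf\,wm'-3w^3m\,(2f+6m)\\
&=4pmf+12p^2m+2f^2+(4w^3+2)mf-6w^3mf-18w^3m^2\\
&=2f^2+(2w^3-2)mf+12p^2m-18w^3m^2 .
\end{align*}
Adding $NM=f^2+(4w^3+2)mf+3w^3(w^3+2)m^2$ we obtain
\[
\frac{wq'}q=\frac{3\bigl[(f+w^3m)^2-4w^3m^2+4p^2m\bigr]}{NM}.
\]
Now $w^4-3w^3+2w=w(w-1)(w^2-2w-2)$, so
\begin{equation}\label{eq:q1}
wN-M=(w-1)\bigl[f+w^3m-2w(w+1)m\bigr].
\end{equation}
Hence $q>1$ means $f+w^3m>2w(w+1)m>0$, and then $(f+w^3m)^2>4w^2(w+1)^2m^2>4w^3m^2$. Since $m>0$, the bracket in the formula for $q'$ is positive.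
\end{proof}

Since $\rho>1$, the lemma applies at every zero of $q-\rho$ and gives $dq/dw>0$ there. So the zeros are isolated, each is a crossing from negative to positive values as $w$ increases, and two consecutive zeros of this kind are impossible. As $w$ decreases in $\eta$:
\begin{quote}
the function $q-\rho$ has at most one zero on $(\psi_m,\infty)$, and as $\eta$ increases it can change sign only from $+$ to $-$.
\end{quote}

\begin{remark}
This is the only place where $\rho>1$ is used, and it is the reason why Proposition~\ref{prop:A} needs a proof of its own. As $w\to1$ we have $m\to+\infty$ and $w^3-2w(w+1)\to-3$, so \eqref{eq:q1} gives $q<1$ for large $\eta$; thus $q-\rho$ need not be positive when $\rho\le 1$, and the lemma says nothing about such zeros. For $a=b$ the pairing degenerates to $w\equiv1$.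
\end{remark}

\begin{proof}[Proof of Proposition~\ref{prop:B}]
Fix $\eta_0>\psi_m$ and let $g=Z\exp(-\int_{\eta_0}^\eta\kappa)$. By \eqref{eq:Z}, \eqref{eq:q} and $dB/d\eta>0$, the derivative $dg/d\eta$ has the sign of $c\,(q-\rho)$. We claim that $g\to0$ at both ends of $(\psi_m,\infty)$.

As $\eta\to\psi_m$, $Z\to0$. The coefficient $\kappa$ is integrable near $\psi_m$, although $n_1$ is unbounded: the $\Omega_i$ are bounded away from $0$, and $\int|n_1|\,d\eta=\int|\Lambda'|\,dv$ over an interval ending at $v_c$. So $g\to0$. As $\eta\to\infty$, $v_1\to0$ and $n_1=O(v_1^{-2}/v_1^{-4})\to0$, while $\Omega_i/\eta\to1$ by \eqref{eq:ends}. So $\kappa\eta\to3$, hence $\kappa\ge2/\eta$ for large $\eta$ and the exponential is $O(\eta^{-2})$. Also $Z=o(\eta)$ by \eqref{eq:ends}. So $g\to0$.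

The derivative of $g$ has at most one zero. If it did not change sign, $g$ would be strictly monotone, which is incompatible with equal limits at the ends. So $q-\rho$ changes sign exactly once, from $+$ to $-$, and $cg$ first strictly increases from $0$ and then strictly decreases to $0$. Hence $cg>0$ and $cZ>0$ on $(\psi_m,\infty)$, and \eqref{eq:betaZ} gives the assertion.
\end{proof}

\section{The return map near the loop}\label{sec:return}

Now $\sigma$ is arbitrary again. Let $X_\mu$ be the quadratic system whose coefficient vector is that of $X_0$ plus $\mu$, with $\mu\in\mathbb R^{12}$ small, let $O_\mu$ be its saddle and $r=r(\mu)=\lambda_2(\mu)/\lambda_1(\mu)$. Note that $r(0)=1$ if and only if $\sigma=0$. We construct the function that \eqref{eq:model} approximates. The difficulty is uniformity: the zeros of interest tend to $0$ together with $\mu$, so the passage near the saddle must be controlled with two derivatives, uniformly as $r$ passes through $1$. We use Hadamard's lemma: a smooth function that vanishes on $\xi=0$ is $\xi$ times a smooth function;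 so one that vanishes on both axes is $\xi\zeta$ times a smooth function.

\subsection*{A chart at the saddle}

\begin{lemma}\label{lem:chart}
For small $\mu$ there are charts $\Phi_\mu$ from $[-3,3]^2$ onto a neighborhood of $O_\mu$ and functions $h_\mu>0$, all smooth jointly in $\mu$, such that in the coordinates $(\xi,\zeta)$ of the chart $X_\mu=h_\mu Y_\mu$, where $Y_\mu$ is the field
\begin{equation}\label{eq:local}
\dot\xi=\xi,\qquad \dot\zeta=\zeta\bigl(-r+\xi\zeta f(\xi,\zeta,\mu)\bigr),
\end{equation}
with $f$ smooth and $|\xi\zeta f|<r/2$. For $\mu=0$, the orbit $\Gamma$ meets the chart exactly in the positive half-axes, the interior of $L$ meets it in $\{\xi,\zeta>0\}$, $\det D\Phi_0>0$, and $\theta<\pi/4$ at $\Phi_0(1,0)$, $\theta>\pi/4$ at $\Phi_0(0,1)$.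
\end{lemma}

\begin{proof}
Translate $O_\mu$ to the origin, diagonalize the linear part by a matrix close to the identity, and write the unstable and stable manifolds as $y=h^u(x,\mu)$, $x=h^s(y,\mu)$. In the coordinates $\xi=x-h^s(y)$, $\zeta=y-h^u(x)$ the axes are invariant, so $\dot\xi=\xi\,\alpha_1$, $\dot\zeta=\zeta\,\alpha_2$ with smooth $\alpha_i$ and $\alpha_1(0)=\lambda_1>0$. Dividing the field by $\alpha_1$ gives $\dot\xi=\xi$, $\dot\zeta=\zeta(-r+F)$ with $F(0,0)=0$. Three further steps make $F$ vanish on both axes.

First, $\zeta_1=\zeta\exp(-\int_0^\xi F(s,0)\,ds/s)$ satisfies $\dot\zeta_1=\zeta_1(-r+F(\xi,\zeta)-F(\xi,0))$. So we may assume $F(\xi,0)=0$.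

Second, let $g(\zeta)=F(0,\zeta)$, so that $g(0)=0$ and $F-g$ vanishes on both axes. Dividing the field by $1-g/r$ gives
\[
\dot\xi=\frac\xi{1-g/r},\qquad\dot\zeta=\zeta\Bigl(-r+\frac{F-g}{1-g/r}\Bigr)=\zeta(-r+\xi\zeta f_0).
\]
Let $\xi_1=\xi e^{\alpha(\zeta)}$, where $\alpha(0)=0$ and $\alpha'=g/\bigl(r^2\zeta(1-g/r)\bigr)$. Since $\frac1{1-g/r}=1+r\zeta\alpha'$, we get $\dot\xi_1/\xi_1=1+r\zeta\alpha'+\alpha'\dot\zeta=1+\xi\zeta^2\alpha'f_0$. Thus $\dot\xi_1=\xi_1(1+\xi_1\zeta f_1)$, $\dot\zeta=\zeta(-r+\xi_1\zeta f_2)$ with smooth $f_1,f_2$.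

Third, dividing by $1+\xi_1\zeta f_1$ gives \eqref{eq:local} with $f=(f_2+rf_1)/(1+\xi_1\zeta f_1)$ near the origin. A dilation of both coordinates by a large factor makes the form valid on $[-3,3]^2$ with $|\xi\zeta f|<r/2$.

All these changes have diagonal differential with positive entries at $O$ for $\mu=0$; so $\det D\Phi_0>0$, and the ends of $\Gamma$ are the positive half-axes. The rest of $\Gamma$ is a compact arc not containing $O$, so for a large dilation factor it misses the chart, and the conditions on $\theta$ hold. The half-axes cut the chart into $\{\xi,\zeta>0\}$ and a second region, which contains points with $x<0$, $y<0$ and hence is exterior to $L$ by Lemma~\ref{lem:shape}. Since points of $L$ are boundary points of the interior, $\{\xi,\zeta>0\}$ is interior.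
\end{proof}

It is convenient to make the chart independent of $\mu$. Let $\chi$ be a smooth cutoff function equal to $1$ near $\Phi_0([-2,2]^2)$ and supported in $\Phi_0((-3,3)^2)$. The maps $\Psi_\mu(p)=p+\chi(p)\,(\Phi_\mu\Phi_0^{-1}(p)-p)$ are $C^1$-small, compactly supported perturbations of the identity, hence diffeomorphisms of the plane for small $\mu$; they are smooth in $\mu$, $\Psi_0$ is the identity, and $\Psi_\mu\Phi_0=\Phi_\mu$ on $[-2,2]^2$. If $U'$ is a neighborhood of $L$ with compact closure in an open set $U$, then $\Psi_\mu^{\pm1}(U')\subset U$ for small $\mu$. So in counting periodic orbits near $L$ we may replace $X_\mu$ by its pullback under $\Psi_\mu$ and regard the box $\mathcal B=[-1,1]^2$, its coordinates, and the sections $\Sigma_{\rm in}=\{\zeta=1\}$, $\Sigma_{\rm out}=\{\xi=1\}$ as fixed; see Figure~\ref{fig:box}.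

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.7]
\draw[gray] (-1,-1) rectangle (1,1);
\draw[gray] (-1.15,0)--(0,0)--(0,-1.15);
\draw[very thick] (0,0)--(1.4,0) .. controls (4,0) and (0,4) .. (0,1.4)--(0,0);
\draw[very thick,->] (0.5,0)--(0.6,0);
\draw[very thick,->] (0,0.6)--(0,0.5);
\draw[domain=0.25:1,smooth,variable=\x] plot (\x,{0.25/\x});
\draw[->] (1,0.25) .. controls (3.2,0.1) and (0.3,3.2) .. (0.55,1);
\fill (0.25,1) circle (0.03) node[above] {$\xi$};
\fill (1,0.25) circle (0.03) node[above right] {$D(\xi)$};
\node[below right] at (0.5,1) {\small $RD(\xi)$};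
\node[below left] at (0,0) {$O$};
\node[above] at (-0.55,1) {$\Sigma_{\rm in}$};
\node[right] at (1,-0.55) {$\Sigma_{\rm out}$};
\node at (2.05,1.65) {$\Gamma$};
\end{tikzpicture}
\caption{The homoclinic loop (thick) and a box around the saddle $O$ in which the invariant manifolds are the axes. An orbit inside the loop enters through the top side $\Sigma_{\rm in}$ at $\xi$, leaves through the right side $\Sigma_{\rm out}$ at $D(\xi)$, and is carried back to $\Sigma_{\rm in}$ along $\Gamma$ by the map $R$.}
\label{fig:box}
\end{figure}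

\subsection*{The passage near the saddle}
For small $\xi>0$ let $(1,D_\mu(\xi))$ be the point where the orbit of \eqref{eq:local} through $(\xi,1)$ reaches $\Sigma_{\rm out}$. It depends smoothly on $(\xi,\mu)$ for $\xi>0$.

\begin{lemma}\label{lem:dulac}
Let $\gamma=\frac12\min(1,r(0))$. Then $D_\mu(\xi)=\xi^re^{\varphi(\xi,\mu)}$ with $|\varphi|+|\xi\varphi'|+|\xi^2\varphi''|\le K\xi^\gamma$ uniformly for small $\xi>0$ and small $\mu$.
\end{lemma}

\begin{proof}
Let $T=-\ln\xi$ be the passage time. The orbit is $(e^{\tau-T},e^{-r\tau+\vartheta})$, where $\vartheta(\tau;T)$ solves $\vartheta(0;T)=0$ and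
\[
\vartheta_\tau=\mathcal N(\tau,T,\vartheta):=e^{-T+(1-r)\tau+\vartheta}\,f\bigl(e^{\tau-T},e^{-r\tau+\vartheta},\mu\bigr).
\]
The prefactor is the product of the two coordinates, which is small during the whole passage; this is what the form \eqref{eq:local} was made for. Consider the region $0\le\tau\le T+1$, $|\vartheta|\le1$. There both arguments of $f$ are at most $e<3$. With $r_1=\min(1,r(\mu))$ we have $-T+(1-r)\tau\le-r_1T+1$: for $r\ge1$ the left side is at most $-T$, and for $r<1$ at most $-T+(1-r)(T+1)$. The derivatives of $e^{\tau-T}$ and $e^{-r\tau+\vartheta}$ with respect to $\tau,T,\vartheta$ are bounded multiples of these functions. So $\mathcal N$ and its partial derivatives of order at most $2$ are bounded by $K_1e^{-r_1T}$. As long as $|\vartheta|\le1$ we have $|\vartheta|\le K_1(T+1)e^{-r_1T}$, which is at most $\frac12$ for large $T$. Hence this bound holds on all of $[0,T+1]$.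

The derivatives $\vartheta_T$ and $\vartheta_{TT}$ vanish at $\tau=0$ and satisfy
\[
(\vartheta_T)_\tau=\mathcal N_\vartheta\vartheta_T+\mathcal N_T,\qquad
(\vartheta_{TT})_\tau=\mathcal N_\vartheta\vartheta_{TT}+\mathcal N_{TT}+2\mathcal N_{T\vartheta}\vartheta_T+\mathcal N_{\vartheta\vartheta}\vartheta_T^2 .
\]
Since $\int_0^{T+1}|\mathcal N_\vartheta|\,d\tau\le\frac12$, Gronwall's inequality gives $|\vartheta_T|\le e^{1/2}K_1(T+1)e^{-r_1T}\le1$, and then $|\vartheta_{TT}|\le4e^{1/2}K_1(T+1)e^{-r_1T}$. Also $\vartheta_\tau=\mathcal N$, $\vartheta_{\tau T}=\mathcal N_T+\mathcal N_\vartheta\vartheta_T$ and $\vartheta_{\tau\tau}=\mathcal N_\tau+\mathcal N_\vartheta\mathcal N$ are $O(e^{-r_1T})$.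

The orbit reaches $\Sigma_{\rm out}$ at $\tau=T$, so $D=e^{-rT+\varphi}$ with $\varphi=\vartheta(T;T)$. Thus $\varphi$, $\varphi_T=\vartheta_\tau+\vartheta_T$ and $\varphi_{TT}=\vartheta_{\tau\tau}+2\vartheta_{\tau T}+\vartheta_{TT}$ are $O(Te^{-r_1T})$. This is $O(e^{-\gamma T})$ uniformly, because $r_1\ge\frac32\gamma$ for small $\mu$. Finally $\xi\frac d{d\xi}=-\frac d{dT}$, so $\xi\varphi'=-\varphi_T$ and $\xi^2\varphi''=\varphi_{TT}+\varphi_T$.
\end{proof}

In particular $D_\mu(0^+)=0$ and
\begin{equation}\label{eq:Dprime}
D_\mu'(\xi)=\xi^{r-1}e^\varphi\,(r+\xi\varphi')>0 .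
\end{equation}

\subsection*{The passage along $\Gamma$}
Let $\Gamma'$ be the compact arc of $\Gamma$ from $(1,0)\in\Sigma_{\rm out}$ to $(0,1)\in\Sigma_{\rm in}$. It is transversal to the sections at its ends. So the flow of $X_\mu$ along $\Gamma'$ defines a diffeomorphism $R_\mu$ from an interval of $\Sigma_{\rm out}$ (coordinate $\zeta$ near $0$) to an interval of $\Sigma_{\rm in}$ (coordinate $\xi$ near $0$), smooth in $\mu$, with $R_0(0)=0$. The interior of $L$ is invariant under $X_0$, so $R_0$ maps positive numbers to positive numbers, and $R_\mu'>0$ for small $\mu$. Let $G_\mu=R_\mu^{-1}$; it is defined and smooth on a fixed interval around $0$.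

\begin{lemma}\label{lem:regular}
If $\sigma=0$, then $G_0'(0)=e^{-\beta}$.
\end{lemma}

\begin{proof}
Let $\Phi=\Phi_0$, $Y=Y_0$, $J=\det D\Phi>0$ and $\omega=h_0J>0$. For a vector $\mathbf e$ in the chart, $X_0\wedge D\Phi\,\mathbf e=\omega\,(Y\wedge\mathbf e)$. Since $r=1$, we have $Y\wedge\partial_\zeta=1$ at $(1,0)$ and $Y\wedge\partial_\xi=1$ at $(0,1)$. The linearized flow along $\Gamma'$ maps $D\Phi\,\partial_\zeta$ to $R_0'(0)\,D\Phi\,\partial_\xi$ plus a multiple of $X_0$, which accounts for the variation of the transition time. By \eqref{eq:wedge} with $V=0$,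
\[
R_0'(0)\,\omega(0,1)=\omega(1,0)\,\exp\int_{\Gamma'}\operatorname{div}X_0\,dt .
\]
In the chart, the change-of-variables formula for the divergence gives
\[
\operatorname{div}X_0=J^{-1}\operatorname{div}(\omega Y)=h_0\,\bigl(\operatorname{div}Y+Y\cdot\nabla\ln\omega\bigr),
\]
and $\operatorname{div}Y=\partial_\zeta(\xi\zeta^2f)$ vanishes on both axes. So on the two half-axes $\operatorname{div}X_0\,dt=d\ln\omega$. The outgoing one contributes $\ln\omega(1,0)-\ln\omega(0,0)$ to $\beta$ and the incoming one $\ln\omega(0,0)-\ln\omega(0,1)$. Adding the three parts gives $\beta=\ln R_0'(0)$.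
\end{proof}

\subsection*{Periodic orbits and the displacement function}
Put $\Delta_\mu(\xi)=D_\mu(\xi)-G_\mu(\xi)$ for small $\xi>0$. Then $\Delta_\mu(0^+)=-G_\mu(0)$.

\begin{lemma}\label{lem:corr}
\begin{enumerate}
\item[(a)] For every small $\varepsilon>0$ there is a neighborhood $U$ of $L$ such that, for all small $\mu$, the periodic orbits of $X_\mu$ in $U$ correspond injectively to zeros of $\Delta_\mu$ in $(0,\varepsilon)$.
\item[(b)] For every neighborhood $U'$ of $L$ there is $\varepsilon'>0$ such that, for all small $\mu$ and $\xi\in(0,\varepsilon')$, the orbit arc from $(\xi,1)$ through $(1,D_\mu(\xi))$ to its next point on $\Sigma_{\rm in}$ lies in $U'$. Distinct zeros of $\Delta_\mu$ in $(0,\varepsilon')$ give distinct periodic orbits in $U'$, and an isolated zero gives a limit cycle.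
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For $|\xi|<\varepsilon$ consider the orbit arc of $X_\mu$ from $(1,G_\mu(\xi))$ to $(\xi,1)$. The arc $\Gamma'$ meets $\mathcal B$ only at its ends and transversally, so for small $\varepsilon$ and $\mu$ these arcs meet $\mathcal B$ only at their ends. Extend them by a short fixed time at both ends, into $\mathcal B$, so that the extensions stay within distance $\frac14$ of $(1,0)$ and $(0,1)$. For $\mu=0$ the extended arcs form a flow box around $\Gamma'$; for small $\mu$ their parametrization is $C^1$-close to that of this flow box, so they cover a fixed open neighborhood $U_1$ of $\Gamma'$. Let $U=U_1\cup\{|\xi|<1,\ |\zeta|<1,\ \xi,\zeta>-\frac14\}$. This is a neighborhood of $L$, it contains no point of $\mathcal B$ with $\xi=-\frac12$, and each point of $U\setminus\mathcal B$ lies on one of the arcs.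

Let $\mathcal O\subset U$ be a periodic orbit of $X_\mu$. It is not contained in $\mathcal B$, where $|\xi|$ is strictly increasing unless $\xi\equiv0$, and $|\zeta|$ is strictly decreasing on $\xi=0$ off the saddle. So $\mathcal O$ has a point in $U\setminus\mathcal B$ and then hits $\Sigma_{\rm in}$ at some $(\xi,1)$ with $|\xi|<\varepsilon$. If $\xi=0$, the orbit tends to the saddle. If $\xi<0$, then $\zeta>0$ decreases because $|\xi\zeta f|<r/2$, and $\xi$ decreases until $\xi=-\frac12$, at a point of $\mathcal B$ outside $U$. Both are impossible, so $\xi>0$. Then $\mathcal O$ leaves $\mathcal B$ at $(1,D_\mu(\xi))$, enters $U\setminus\mathcal B$, and follows the arc starting at that point, returning to $\Sigma_{\rm in}$ at $\Pi(\xi)$, where $\Pi=R_\mu D_\mu$; again $\Pi(\xi)\in(0,\varepsilon)$. Thus $\xi$ is a periodic point of the increasing map $\Pi$. If $\Pi(\xi)>\xi$, the iterates increase strictly and never return, and if $\Pi(\xi)<\xi$ they decrease strictly. So $\Pi(\xi)=\xi$, that is, $\Delta_\mu(\xi)=0$. Distinct orbits are disjoint and give distinct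 zeros.

(b) In the proof of Lemma~\ref{lem:dulac} the passage from $(\xi,1)$ has coordinates $e^{\tau-T}$ and $\zeta\le e^{-r\tau/2}$, so the first coordinate times $\zeta^{2/r}$ is at most $\xi$: the passage is uniformly close to the half-axes. The rest of the arc is close to $\Gamma'$ by continuous dependence over a finite time. At a zero of $\Delta_\mu$ the arc closes up, and it meets $\Sigma_{\rm in}$ only at $(\xi,1)$. If the zero $\xi_*$ is isolated, then $\Pi(\xi)-\xi$ has a constant sign on each side of $\xi_*$ nearby, so on each side either the forward or the backward iterates of $\Pi$ converge monotonically to $\xi_*$. Every point near the periodic orbit flows to $\Sigma_{\rm in}$ near $(\xi_*,1)$, so the orbit is its $\omega$- or $\alpha$-limit set.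
\end{proof}

\section{Counting zeros of the displacement function}\label{sec:count}

\subsection*{Upper bounds}

\begin{proposition}\label{prop:upper}
Assume $\sigma\ne0$, or $\sigma=0$ and $\beta\ne0$. There is a neighborhood $U$ of $L$ that contains no periodic orbit of $X_0$ and, for all small $\mu$, at most one periodic orbit of $X_\mu$ if $\sigma\neq0$ and at most two if $\sigma=0$. More precisely, for small $\varepsilon$ and $\mu$ the function $\Delta_\mu$ has at most one, respectively two, zeros in $(0,\varepsilon)$; $\Delta_0$ has none, and $\operatorname{sgn}\Delta_0=\operatorname{sgn}\beta$ on $(0,\varepsilon)$ if $\sigma=0$.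
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:corr}(a) it suffices to prove the last sentence. For small $\xi$ and $\mu$, $G_\mu'$ lies between positive constants and $G_\mu''$ is bounded.

Let $\sigma\ne0$. Then $|r(\mu)-1|$ is bounded below and has constant sign, so by \eqref{eq:Dprime} $D'_\mu(\xi)$ tends, as $\xi\to0$, uniformly to $0$ if $r(0)>1$ and to $\infty$ if $r(0)<1$. Hence $\Delta'_\mu\ne0$ on $(0,\varepsilon)$ and there is at most one zero. Since $\Delta_0(0^+)=0$, the strictly monotone function $\Delta_0$ has none.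

Let $\sigma=0$, $\beta\neq0$. By Lemmas~\ref{lem:dulac} and \ref{lem:regular}, $\Delta_0(\xi)=\xi(1-e^{-\beta})+o(\xi)$, which has the sign of $\beta$ for small $\xi$. Suppose $\Delta_\mu$ has three zeros in $(0,\varepsilon)$. By Rolle's theorem $\Delta_\mu'$ has two zeros $\xi_1<\xi_2$. Taking logarithms separates the singular factor $\xi^{r-1}$ from the small terms: the function
\[
\Xi=\ln D_\mu'-\ln G_\mu'=(r-1)\ln\xi+\varphi+\ln(r+\xi\varphi')-\ln G_\mu'
\]
vanishes at $\xi_1,\xi_2$, so $\Xi'(\tilde\xi)=0$ for some $\tilde\xi\in(\xi_1,\xi_2)$. By Lemma~\ref{lem:dulac},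
\[
\xi\,\Xi'=(r-1)+\xi\varphi'+\frac{\xi\varphi'+\xi^2\varphi''}{r+\xi\varphi'}-\frac{\xi G_\mu''}{G_\mu'}=(r-1)+O(\xi^\gamma)
\]
uniformly, so $|r-1|\le K'\tilde\xi^{\,\gamma}\le K'\xi_2^\gamma$ and $|(r-1)\ln\xi_2|\le K'\xi_2^\gamma|\ln\xi_2|<|\beta|/2$ if $\varepsilon$ is small. On the other hand $\Xi(\xi_2)=0$ gives $(r-1)\ln\xi_2=\ln G_\mu'(\xi_2)-\varphi-\ln(r+\xi_2\varphi')$, which tends to $\ln G_0'(0)=-\beta$ as $\varepsilon,\mu\to0$; so its absolute value is at least $|\beta|/2$ for small $\varepsilon,\mu$. This is a contradiction.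
\end{proof}

The last inequality is where $\beta\neq0$ is used. For $\beta=0$ the statement about $\Delta_0$ fails: in the Hamiltonian case $\Delta_0$ vanishes identically.

\subsection*{Lower bounds}
To produce zeros we must move $r$ and $G_\mu(0)$, the constants $r$ and $g_0$ of \eqref{eq:model}, independently within quadratic systems. Radial perturbations do this. In the linear coordinates $(x,y)$ of Section~\ref{sec:shape} let
\[
X_{\mu_1,\mu_2}=X_0+\mu_1\,(x,y)+\mu_2\,(x+y)\,(x,y).
\]
The origin remains a saddle with linear part $\operatorname{diag}(\lambda_1+\mu_1,-\lambda_2+\mu_1)$, so $\mu_1$ moves the trace. The field multiplying $\mu_2$ does not change the linear part, and because the loop is star-shaped it points to the same side of $\Gamma$ everywhere; so it breaks the loop.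

\begin{lemma}\label{lem:split}
$\partial_{\mu_2}G_{\mu_1,\mu_2}(0)\ne0$ at $(\mu_1,\mu_2)=(0,0)$.
\end{lemma}

\begin{proof}
Put $\mu_1=0$, $V=(x+y)(x,y)$, and choose the origin of time so that $\Gamma(0)=\Phi_0(1,0)$. The saddle and its eigenvalues do not depend on $\mu_2$. By \eqref{eq:param}, continued over a finite time interval, there are solutions $p^u(t,\mu_2)$, $t\le0$, on the unstable and $p^s(t,\mu_2)$, $t\ge0$, on the stable manifold with $p^{u,s}(t,0)=\Gamma(t)$. Let $\mathbf w^{u,s}=\partial_{\mu_2}p^{u,s}$ at $\mu_2=0$. Since $\pi^u(0,\mu_2)=O$ for all $\mu_2$, we have $\partial_{\mu_2}\pi^u(\xi,0)=O(\xi)$, so $\mathbf w^u=O(e^{\lambda_1t})$ as $t\to-\infty$; for the same reason $\mathbf w^s=O(e^{-\lambda_2t})$ as $t\to+\infty$. Both satisfy $\dot{\mathbf w}=DX_0\,\mathbf w+V$ along $\Gamma$. Let $\mathcal M^{u,s}=X_0\wedge\mathbf w^{u,s}$ and $E(t)=\exp(-\int_0^t\operatorname{div}X_0)$. By \eqref{eq:wedge}, $\frac d{dt}(E\mathcal M)=E\,X_0\wedge V$. Since $\operatorname{div}X_0\to\lambda_1-\lambda_2$ exponentially, $E=O(e^{(\lambda_2-\lambda_1)t})$ as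 $t\to\pm\infty$. With $\mathcal M^u=O(e^{2\lambda_1t})$ and $\mathcal M^s=O(e^{-2\lambda_2t})$, both products $E\mathcal M^{u,s}$ are $O(e^{-(\lambda_1+\lambda_2)|t|})$ and tend to $0$. As $X_0\wedge V=(x+y)(y\dot x-x\dot y)=-(x+y)s^2\dot\theta$,
\[
\mathcal M^u(0)-\mathcal M^s(0)=-\int_{-\infty}^\infty E\,(x+y)\,s^2\dot\theta\,dt<0
\]
by Lemma~\ref{lem:shape}. Now $\Phi_{\mu_2}(1,0)$ lies on the orbit $p^u(\cdot,\mu_2)$, and $\Phi_{\mu_2}(1,G_{\mu_2}(0))$ lies on the orbit $p^s(\cdot,\mu_2)$, at times that depend smoothly on $\mu_2$ and vanish for $\mu_2=0$. So the $\mu_2$-derivatives of these points at $0$ are $\mathbf w^u(0)$ and $\mathbf w^s(0)$ up to multiples of $X_0(\Gamma(0))$. Since $G_0(0)=0$, their difference is $\partial_{\mu_2}G(0)\,\partial_\zeta\Phi_0(1,0)$. Taking the wedge product with $X_0$ gives $\bigl(X_0\wedge\partial_\zeta\Phi_0(1,0)\bigr)\,\partial_{\mu_2}G(0)=\mathcal M^s(0)-\mathcal M^u(0)\ne0$.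
\end{proof}

By the implicit function theorem there is a smooth function $\mu_2^*(\mu_1)$, $\mu_2^*(0)=0$, with $G_{\mu_1,\mu_2^*(\mu_1)}(0)=0$, and $G_{\mu_1,\mu_2}(0)$ takes both signs for $\mu_2$ arbitrarily close to $\mu_2^*(\mu_1)$. On the curve $\mu_2=\mu_2^*(\mu_1)$ the unstable separatrix through $(1,0)$ arrives at $(0,1)$ on the stable one, so the loop persists.

\begin{proposition}\label{prop:lower}
If $\sigma\ne0$, at least one limit cycle bifurcates from $L$. If $\sigma=0$ and $\beta\ne0$, at least two limit cycles bifurcate from $L$.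
\end{proposition}

\begin{proof}
Let $U'$ be a neighborhood of $L$, take $\varepsilon'$ from Lemma~\ref{lem:corr}(b) and $\varepsilon$ from Proposition~\ref{prop:upper}, and fix $\xi_a<\min(\varepsilon,\varepsilon')$. Then $\Delta_0(\xi_a)\ne0$, and its sign persists for small $\mu$. All parameters below may be taken arbitrarily small.

Let $\sigma\ne0$. Take $\mu_1=0$ and $\mu_2$ small such that $\Delta(0^+)=-G(0)$ has the sign opposite to $\Delta_0(\xi_a)$. Then $\Delta$ has a zero in $(0,\xi_a)$. It is unique by Proposition~\ref{prop:upper}, hence isolated, and gives a limit cycle in $U'$.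

Let $\sigma=0$, $\beta\ne0$, and $\lambda_1=\lambda_2=1$. Then $\operatorname{sgn}\Delta_0(\xi_a)=\operatorname{sgn}\beta$. We create the zeros one at a time. On the curve $\mu_2=\mu_2^*(\mu_1)$ we have $r=\frac{1-\mu_1}{1+\mu_1}$ and $\Delta(\xi)/\xi=\xi^{r-1}e^\varphi-G'(0)+O(\xi)$. As $\xi\to0$ this tends to $+\infty$ if $\mu_1>0$ and to $-G'(0)<0$ if $\mu_1<0$. Choose a small $\mu_1$ with the sign of $-\beta$; then there is $\xi_b\in(0,\xi_a)$ with $\operatorname{sgn}\Delta(\xi_b)=-\operatorname{sgn}\beta$. Now move $\mu_2$ slightly off $\mu_2^*(\mu_1)$ so that $\Delta(0^+)=-G(0)$ has the sign of $\beta$ and the signs at $\xi_b$ and $\xi_a$ persist. Then $\Delta$ has zeros in $(0,\xi_b)$ and in $(\xi_b,\xi_a)$. By Proposition~\ref{prop:upper} there are no others in $(0,\varepsilon)$, so both are isolated and give two limit cycles in $U'$.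
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:beta}]
(iii)$\Rightarrow$(i). We show that for every small $\xi>0$ the orbit of $X_0$ through $\Phi_0(\xi,1)$ is periodic and lies in a neighborhood of $L$ that shrinks to $L$ as $\xi\to0$. These orbits pass through points tending to a point of $\Gamma$, so by continuous dependence they come arbitrarily close to every point of $L$; hence they converge to $L$. Let $\Pi=R_0D_0$, which is defined for small $\xi>0$ and tends to $0$ with $\xi$.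

In the Hamiltonian case $H$ is constant on orbits. The gradient of $H$ is nonzero and orthogonal to $X_0$ at $\Phi_0(0,1)$, and $\Sigma_{\rm in}$ is transversal to $X_0$ there, so $H$ is strictly monotone on $\Sigma_{\rm in}$ near that point. Hence $\Pi(\xi)=\xi$, and Lemma~\ref{lem:corr}(b) applies.

In the reversible case let $\mathcal S(x,y)=(y,x)$; the flow satisfies $\phi_{-t}=\mathcal S\phi_t\mathcal S$. The map $\mathcal S$ sends the unstable separatrix along the positive $x$-axis to the stable separatrix along the positive $y$-axis, so $\mathcal S(\Gamma)=\Gamma$. By Lemma~\ref{lem:chart}, for small $\xi$ the points $\Phi_0(\xi,1)$, $\Phi_0(1,D_0(\xi))$, $\Phi_0(\Pi(\xi),1)$ lie above, below and above the diagonal. So the orbit arc joining them contains points $p$ and $\phi_s(p)$, $s>0$, of the diagonal. Then $\phi_{-s}(p)=\mathcal S\phi_s(p)=\phi_s(p)$, so the orbit is periodic with period $2s$. It consists of the arc from $p$ to $\phi_s(p)$, which is close to $L$ by Lemma~\ref{lem:corr}(b), and of its mirror image, which is close to $\mathcal S(L)=L$.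

(iii)$\Rightarrow$(ii). In the Hamiltonian case the divergence vanishes identically. In the reversible case the symmetry fixes the system and the loop, so $\beta=-\beta$ by \eqref{eq:sym}.

(ii)$\Rightarrow$(iii). Suppose (iii) fails. Then $\ell\not\equiv0$, and we do not have both $a=b$ and $\rho=1$. By Proposition~\ref{prop:A}, $(a-b)(\rho-1)>0$. By \eqref{eq:sym}, which only changes the sign of $\beta$, we may assume $a>b$, $\rho>1$. Proposition~\ref{prop:B} gives $\beta\ne0$.

(i)$\Rightarrow$(ii). If $\beta\ne0$, a neighborhood of $L$ contains no periodic orbit of $X_0$ by Proposition~\ref{prop:upper}, so $L$ is isolated.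
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:cycl}]
If $\sigma\ne0$, Proposition~\ref{prop:upper} shows that $L$ is isolated and that its cyclicity is at most $1$; by Proposition~\ref{prop:lower} it equals $1$. If $\sigma=0$ and $L$ is isolated, then $\beta\ne0$ by Theorem~\ref{thm:beta}; this is the only use of the hypothesis that $L$ is isolated. The same two propositions show that the cyclicity is $2$.

It remains to see that both cases occur. Take $a=1$, $b=0$, so that $\psi=v^{-3}+v^{-1}+v^3>0$. By Proposition~\ref{prop:model}(a), for small $\nu\ne0$ the system \eqref{eq:normal} with $H=xy-(x^3+x^2y+y^3)$ and $\ell=\nu(x-k(\nu)y)$ has a homoclinic loop that leaves $O$ along the positive $x$-axis and returns along the positive $y$-axis. Here $\sigma=0$, $\ell\not\equiv0$ and $a\ne b$, so (iii) of Theorem~\ref{thm:beta} fails and the loop is isolated. Taking this system as $X_0$, the systems $X_{\mu_1,\mu_2^*(\mu_1)}$ with small $\mu_1\ne0$ have homoclinic loops with trace $2\mu_1\ne0$.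
\end{proof}

\begin{thebibliography}{9}

\bibitem{CG} Cai and Guo, 1990.

\bibitem{Han} Maoan Han et al., Scholarpedia, 5(8):9648, 2010.
\texttt{https://www.changxincun.com/thread/20150116/1481248.html}

\bibitem{JR} Joyal and Rousseau, 1989.

\bibitem{Zhu} Zhu, 1989.

\end{thebibliography}
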